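# Which full transformation semigroups are finitely related?

## 1. The guess that every $T_n$ is finitely related

Let $T_n$ be the set of all maps $\{1,\dots,n\}\to\{1,\dots,n\}$, with composition as its only basic operation. The identity map is an element, but not a constant of the signature. We write $[n]=\{1,\dots,n\}$ and $(st)(x)=s(t(x))$, so the rightmost factor of a product acts first. (The reversed convention reverses every word and does not change the set of operations induced by words.) A constant map $c$ is a left zero: $cs=c$ for all $s$.

**Definition (terms and clone).** A semigroup term in $k$ variables is a nonempty word $t$ in $x_1,\dots,x_k$. On a semigroup $S$ it induces by evaluation a $k$-ary term operation $t^S\colon S^k\to S$. The set of all finitary term operations is the clone $\mathrm{Clo}(S)$. Arities are at least $1$.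

**Definition (finitely related).** A $k$-ary operation $f$ on $S$ preserves $\rho\subseteq S^m$ if applying $f$ coordinatewise to any $k$ tuples of $\rho$ gives a tuple of $\rho$. A finite semigroup $S$ is finitely related if there is a finite set $\mathcal R$ of finitary relations on $S$ such that $\mathrm{Clo}(S)$ is exactly the set of finitary operations that preserve every relation in $\mathcal R$.

The problem comes from "On finitely related semigroups" (doi:10.1007/s00233-012-9455-6): for which $n$ is $\langle T_n,\circ\rangle$ finitely related? The first guess is "for all $n$": a word acts on $T_n$ through some finite amount of combinatorial information, and one expects this information to be controlled by a few letters at a time.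

Test it. For $n=1$ there is one operation of each arity and it is a term operation, so $\mathcal R=\emptyset$ works. For $n=2$ we have $T_2=\{1,\tau,\kappa_1,\kappa_2\}$ with $\tau$ the transposition and $\kappa_i$ constant. In a product, everything to the right of the first constant is invisible, and before it we only count $\tau$'s modulo $2$. So the value of a word needs very little information, and the guess survives (Section 3). After that it fails, for every larger $n$:

**Theorem A.** $\langle T_1,\circ\rangle$ and $\langle T_2,\circ\rangle$ are finitely related. In fact an operation on $T_2$ is a term operation as soon as all its $4$-ary minors are.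

**Theorem B.** Let $n\ge3$ and $k\ge3$. Put $K=2k+1$ if $n=3$ and $K=2k+2$ if $n\ge4$. There is a $K$-ary operation $f$ on $T_n$ such that identifying any two variables of $f$ gives a term operation, but $f$ is not a term operation. Hence $\langle T_n,\circ\rangle$ is not finitely related.

So $\langle T_n,\circ\rangle$ is finitely related if and only if $n\le2$. There is also a supplement.

**Theorem C.** Let $n\ge3$ and $S\in\{T_n,\ A_n\cup(T_n\setminus S_n)\}$. Neither $\langle S,\circ\rangle$ nor $\langle S,\circ,\mathrm{id}\rangle$ is finitely related. $\langle T_n,\circ,\mathrm{id}\rangle$ is finitely related if and only if $n\le2$.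

## 2. Identification minors decide finite relatedness

**Definition (minors).** Let $f\colon S^K\to S$. For places $v\ne v'$, the identification minor $f_{v,v'}$ is obtained from $f$ by putting the $v$-entry also in place $v'$. For a map $\pi\colon[K]\to[d]$, the operation $f(x_{\pi(1)},\dots,x_{\pi(K)})$ in $x_1,\dots,x_d$ is a $d$-ary minor of $f$.

Here is an example where the identification minors do not suffice. On $L=\{0,1\}$ with $xy=x$, every word induces the projection to its first letter. The majority operation $\mathrm{maj}$ on $L$ satisfies $\mathrm{maj}(x,x,z)=\mathrm{maj}(x,z,x)=\mathrm{maj}(z,x,x)=x$. So all its identification minors are term operations. But $\mathrm{maj}(0,1,1)=\mathrm{maj}(1,0,1)=\mathrm{maj}(1,1,0)=1$, so it is not a projection.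

For $d\ge 0$, say that $S$ satisfies the *minor condition at $d$* if every operation $f$ of arity $K>d$, all of whose identification minors are term operations, is itself a term operation.

**Proposition 1.** Let $S$ be a finite semigroup. (i) If $S$ is finitely related, then $S$ satisfies the minor condition at some $d$. (ii) If $S$ satisfies the minor condition at some $d\ge1$, then $S$ is finitely related; moreover, an operation all of whose $d$-ary minors are term operations is a term operation.

**Proof of (i).** The purpose is to use the pigeonhole principle inside a relation. Let the finite set $\mathcal R$ determine $\mathrm{Clo}(S)$, and let $d=\max_{\rho\in\mathcal R}|\rho|$ ($d=0$ if $\mathcal R=\emptyset$). Let $f$ have arity $K>d$ and term operations as identification minors. If $r_1,\dots,r_K\in\rho\in\mathcal R$, then $r_i=r_j$ for some $i\ne j$, so $f(r_1,\dots,r_K)=f_{i,j}(r_1,\dots,r_K)$. This lies in $\rho$ since the term operation $f_{i,j}$ preserves $\rho$. So $f$ preserves all $\rho\in\mathcal R$ and is a term operation.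

**Proof of (ii).** The purpose is to find one relation that controls all $d$-ary minors. Let
$$\rho_d=\{(t(s))_{s\in S^d}: t\text{ a }d\text{-ary term operation}\}\subseteq S^{S^d}.$$
This is a finitary relation, as $S^d$ is finite. Term operations preserve $\rho_d$, because substituting $d$-ary terms into a term gives a $d$-ary term. Conversely, let $f$ of arity $K$ preserve $\rho_d$. The projections lie in $\rho_d$, and applying $f$ to the projections to $x_{\pi(1)},\dots,x_{\pi(K)}$ shows that every $d$-ary minor of $f$ is a term operation.

It remains to show, by induction on $K$, that an $f$ all of whose $d$-ary minors are term operations is a term operation. If $K\le d$, take for $\pi$ the inclusion: $f(x_1,\dots,x_K)=t(x_1,\dots,x_d)$ for a term $t$. Identifying $x_{K+1},\dots,x_d$ with $x_1$ gives a term for $f$. If $K>d$, each $f_{i,j}$ is essentially a $(K-1)$-ary operation whose $d$-ary minors are $d$-ary minors of $f$. So it is a term operation by induction, and the minor condition at $d$ gives that $f$ is one. $\square$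

By (i), to refute the guess for $n$ we need, for arbitrarily large $K$, a $K$-ary operation on $T_n$ that is not a term operation although all its identification minors are.

## 3. $T_2$: a word is determined by its two-letter data

**Definition (data).** The data of a word $w$ are: its content $C$ (the set of its letters); the linear order $<$ on $C$ by first occurrences; for $x<y$ in $C$, the parity $p(x,y)$ of the number of $x$'s before the first $y$; for $x\in C$, the parity $p(x,\infty)$ of the number of $x$'s in $w$.

For example, $xxyx$ has $C=\{x,y\}$, $x<y$, $p(x,y)=0$, $p(x,\infty)=1$, $p(y,\infty)=1$.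

**Step 1.** We compute the value of a word on $T_2$ from its data. Let $a$ be an assignment. If some letter of $C$ has a constant value, let $y$ be the $<$-least such letter. The leftmost constant factor in $w(a)$ is the one at the first $y$; everything to its right is absorbed, and to its left stand only $1$'s and $\tau$'s. So
$$w(a)=\tau^{s}a_y,\qquad s=\sum_{x<y,\ a_x=\tau}p(x,y).$$
If no letter of $C$ has a constant value, then $w(a)=\tau^s$ with $s=\sum_{x\in C,\ a_x=\tau}p(x,\infty)$. In both cases $w(a)$ depends only on the part of the data that concerns letters with $a_x\ne1$.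

**Step 2.** We read the data off from the operation, using only tuples with at most two non-identity entries. Unmentioned entries are $1$.

* $y\in C$ iff $a_y=\kappa_1$ gives a constant.
* For distinct $x,y\in C$: $x<y$ iff $a_x=\kappa_1,\ a_y=\kappa_2$ gives $\kappa_1$.
* For $x<y$ in $C$: $a_x=\tau,\ a_y=\kappa_1$ gives $\tau^{p(x,y)}\kappa_1$.
* For $x\in C$: $a_x=\tau$ gives $\tau^{p(x,\infty)}$.

**Step 3.** We show that all data with $C\ne\emptyset$ occur, so that we may later write down a word with given data. For $y_1<\dots<y_m$ consider $y_1w_1y_2w_2\cdots y_mw_m$ with $w_j\in\{y_1,\dots,y_j\}^*$. For $i\le j$, the number of $y_i$'s before the first $y_{j+1}$ (in the whole word if $j=m$) is the number in $y_1w_1\cdots y_jw_j$, and its parity can be corrected by the number of $y_i$'s in $w_j$. So we choose $w_1,w_2,\dots$ successively and realize arbitrary parities.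

**Proposition 2.** Let $K\ge5$ and let all identification minors of $f\colon T_2^K\to T_2$ be term operations. Then $f$ is a term operation.

**Step 4.** The purpose is to see that the data read off from $f$ are consistent. Read off $C,<,p$ from $f$ by the recipe of Step 2. Given any three coordinates, choose $i\ne j$ outside them; this is possible as $K\ge5$. On tuples that are $1$ outside the three coordinates, $f$ agrees with the term operation $f_{i,j}$. So on these three coordinates the data read off from $f$ are the data of a word inducing $f_{i,j}$. Each axiom of a linear order involves at most three elements, so $<$ is a linear order on $C$.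

**Step 5.** We exclude $C=\emptyset$, since words are nonempty. Suppose $C=\emptyset$. For $y\notin\{1,2\}$, consider the tuple with $\kappa_1$ in place $y$ and $1$ elsewhere. There $f_{1,2}$ agrees with $f$, whose value is not constant. So a word inducing $f_{1,2}$ involves only variables from $\{1,2\}$. In the same way a word inducing $f_{3,4}$ involves only variables from $\{3,4\}$. Now take the tuple with $\kappa_1$ in places $3,4$ and $1$ elsewhere. There $f=f_{3,4}$ has the value $\kappa_1$ and $f=f_{1,2}$ has the value $1$, a contradiction.

**Step 6.** We compare $f$ with a word. Let $w$ be a word with data $(C,<,p)$ (Step 3). If $b$ is a tuple with at most three non-identity entries, choose $i\neq j$ outside three coordinates that contain them. A word inducing $f_{i,j}$ has the same data as $w$ on these three coordinates, so Step 1 gives $f(b)=f_{i,j}(b)=w(b)$.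

Now let $a\in T_2^K$ be arbitrary. As $K>4=|T_2|$, we have $a_i=a_j$ for some $i\ne j$. Regard the term operations $f_{i,j}$ and $w_{i,j}$ as operations in $K-1$ variables, one of which stands for the class $\{i,j\}$. Their data are read off at tuples with at most two non-identity classes, hence at most three non-identity coordinates, where $f$ and $w$ agree. So $f_{i,j}$ and $w_{i,j}$ have the same data and are equal, and $f(a)=f_{i,j}(a)=w_{i,j}(a)=w(a)$. $\square$

So $T_2$ satisfies the minor condition at $d=4$, and Proposition 1(ii) gives Theorem A.

## 4. Arcs in $T_n$, and an inconsistent cyclic order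

Let $n\ge3$ from now on. Step 1 above used that a non-permutation is a left zero, and this stops being true in $T_3$. The smallest non-constant examples deserve a name.

**Definition (arc).** For $m\ne i$ let $(m\to i)$ be the map that sends $m$ to $i$ and fixes all other points. Its hole is $m$, its target is $i$. Its image is $[n]\setminus\{m\}$, its only nontrivial kernel class is $\{m,i\}$, and it is idempotent.

For $\sigma\in S_n$ and $b\in T_n$ put $b^\sigma=\sigma b\sigma^{-1}$; so $(m\to i)^\sigma=(\sigma m\to\sigma i)$.

Arcs with a common hole satisfy $(1\to i)(1\to j)=(1\to j)$: among them the *last* factor decides. Compare $x^2y^2$ and $x^2y^2x^2$. They have the same data in the sense of Section 3, so they are equal on $T_2$. At $x=(1\to2)$, $y=(1\to3)$ the first gives $(1\to3)$ and the second $(1\to2)$. So the data of Section 3 are too coarse for $T_3$, and orders of later occurrences matter.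

**Lemma 3.** The product $(m_1\to i_1)\cdots(m_s\to i_s)$ has rank $n-1$ iff $m_{t+1}\in\{m_t,i_t\}$ for all $t<s$. In that case its nontrivial kernel class is $\{m_s,i_s\}$.

We call such a sequence of arcs *good*.

**Proof.** The point is to follow the image from the right. The arc $(m\to i)$ is injective on $[n]\setminus\{m'\}$ iff $m'\in\{m,i\}$, and then it maps this set onto $[n]\setminus\{m\}$. If the conditions hold from position $t$ on, then by induction from the right the tail $(m_t\to i_t)\cdots(m_s\to i_s)$ has rank $n-1$ and image $[n]\setminus\{m_t\}$. If they fail, let $t$ be the largest index with $m_{t+1}\notin\{m_t,i_t\}$. The tail from $t+1$ has image $[n]\setminus\{m_{t+1}\}$, on which $(m_t\to i_t)$ is not injective, so the rank drops below $n-1$. If the rank is $n-1$, the kernel is that of the rightmost factor. $\square$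

For $n=3$: $(1\to2)(2\to3)$ maps $1\mapsto2$, $2\mapsto3$, $3\mapsto3$, so it has rank $2$ and kernel class $\{2,3\}$. But $(1\to2)(3\to1)$ is the constant map with value $2$, and indeed $3\notin\{1,2\}$.

**A first attempt at a counterexample.** If local data are to be inconsistent, try a cyclic order. Put $M=n!$. Then $s^M$ is idempotent for each $s\in T_n$: the index of $s$ is at most $n-1\le M$, and its period divides $M$. Take variables $x_i$, $i\in\mathbb Z_k$, $k\ge3$, write $\hat x_i=x_i^M$ for the moment, and
$$U_q=\hat x_q\,\hat x_{q-1}\cdots\hat x_{q+1}\qquad(\text{indices descending, each letter once}).$$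
In $U_q$ the letter $\hat x_i$ precedes $\hat x_{i-1}$ for every $i\ne q+1$, while $\hat x_q$ precedes $\hat x_{q+1}$. So each $U_q$ respects all the requirements "$\hat x_i$ before $\hat x_{i-1}$" except one, and no word can satisfy all of them with each letter once. One would like to define $f(a)=U_q(a)$ for any $q$ such that the non-permutations among the $a_{x_j}$ are not exactly $a_{x_q},a_{x_{q+1}}$.

The attempt breaks at assignments with three or more non-permutations. Let $x_0=(1\to2)$ and all other $x_j=(1\to3)$. Every $q$ is permitted here, since all $k\ge3$ values are non-permutations. But $U_{k-1}$ ends in $\hat x_0$ and has the value $(1\to2)$, while $U_0$ ends in $\hat x_1$ and has the value $(1\to3)$. So $f$ is not well defined.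

**What a repair must do.** We want one common left factor $P$ that is a constant map wherever the words $U_q$ disagree beyond the intended exception, since a constant on the left hides everything to its right. At suitable test assignments, $P$ must keep rank $n-1$, so that the order of $\hat x_i$ and $\hat x_{i-1}$ remains visible. A word in the $\hat x_j$ alone cannot collapse at the assignment above, because any product of arcs with hole $1$ has rank $n-1$. So $P$ must contain conjugates of the letters, and the conjugating permutations come from extra "hub" variables (Section 5).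

There is a second constraint. Let the left arc of a pair be tested with two different targets: if $(m\to i)(m'\to i')$ has rank $n-1$ for two different values of $i$, then Lemma 3 forces $m'=m$. So a letter $x_j$ that is tested with several targets cannot move its hole by itself. A letter $z_i$ that is always tested at $(1\to2)$ can do so: after $(\sigma1\to\sigma2)$ the next hole may be $\sigma1$ or $\sigma2$. So we let $z$-letters guide the $x$-letters. The factor $P$ will collapse if an $x_j$ is active without a guide ($z_j$ or $z_{j+1}$), and it will collapse if two $z$'s are active. The only sets of active letters with at least two $x$'s that survive are $\{z_i,x_{i-1},x_i\}$, and there the order of $\hat x_i$ and $\hat x_{i-1}$ is tested.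

**Notation.** Let $\varepsilon_\beta=(1\to\beta)$ for $2\le\beta\le n$, and $\varepsilon=\varepsilon_2$. Let $c=(1\,2\,3)$, so $1\mapsto2\mapsto3\mapsto1$. Let $g=c$ if $n\ne4$ and $g=(1\,2)(3\,4)$ if $n=4$. So $g\in A_n$ and $g(1)=2$.

**Textbook facts.** For $n\ge5$, $A_n$ is simple, equals its commutator subgroup, and is generated by two elements. For $n\ge5$, $n\ne6$, every automorphism of $A_n$ is conjugation by an element of $S_n$. $A_n$ is the only subgroup of index $2$ in $S_n$, and $S_n$ has trivial center for $n\ge3$. $A_n$ is $2$-transitive for $n\ge4$ and transitive on $2$-subsets for $n\ge3$. The subgroups of $A_4$ have orders $1,2,3,4,12$, and its commutator subgroup is the Klein group $V_4$.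

## 5. Permutations extracted from hub variables

**Lemma 4.** Let $\omega$ be a word that contains every word of length $\le n^n$ in its letters as a factor. For every assignment in $T_n$, the value of $\omega$ has the least rank that occurs in the subsemigroup $H$ generated by the values of the letters.

**Proof.** A shortest word representing an element of $H$ has length at most $|H|\le n^n$: otherwise two of its nonempty prefixes have equal values, and it could be shortened. So some element of least rank is the value of a factor of $\omega$. Hence $\omega$ has at most this rank, and its value lies in $H$. $\square$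

**Definition (hub).** The hub variables are $h_1$ if $n=3$, and $h_1,h_2$ if $n\ge4$. Let $\omega$ be a word in the hub variables as in Lemma 4, $E=\omega^M$, and $H_i=Eh_iE$. For given hub values let $H$ be the subsemigroup they generate and $\Omega=\operatorname{im}E$.

Here $E\in H$ is idempotent, of the least rank in $H$. Restriction to $\Omega$ is an isomorphism $ET_nE\cong T(\Omega)$ that sends $E$ to the identity: an element $s=EsE$ maps $\Omega$ to $\Omega$ and is determined by its restriction, and $u\in T(\Omega)$ is the restriction of $u\circ E$. The element $H_i\in H$ has rank at most $|\Omega|$, hence exactly $|\Omega|$. So it is a permutation of $\Omega$ and $H_i^M=E$. If the hub values are permutations, then $E=1$; conversely, $E=1$ means that the least rank in $H$ is $n$, so the hub values are permutations.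

As an example, let $n=3$ and $h_1\colon1\mapsto2,\ 2\mapsto1,\ 3\mapsto1$. Its even powers fix $1,2$ and send $3$ to $2$; this map is $E$. Here $\Omega=\{1,2\}$, and $H_1$ acts on $\Omega$ as a transposition.

**Lemma 5.** There are words $\Gamma_\sigma$ ($\sigma\in A_n$) in the $H_i$ and $E$, with values permutations of $\Omega$, such that every hub assignment is of exactly one of two kinds: $\Gamma_g=E$ ("nonrigid"), or ("rigid") $E=1$ and $\Gamma_\sigma=\theta(\sigma)$ for all $\sigma\in A_n$, for some $\theta\in\operatorname{Aut}(A_n)$. If $n\ne6$, $\theta$ is conjugation by an element of $S_n$. For some hub assignment in $A_n$ ("base"), $E=1$ and $\Gamma_\sigma=\sigma$ for all $\sigma$. If $n\ge4$ and $h_1=h_2$, the assignment is nonrigid.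

**Proof.** Inverses in $\operatorname{Sym}(\Omega)$ are written as $(M-1)$-st powers, and the empty word as $E$. The two kinds exclude each other because $\theta(g)\ne1$.

**Step 1: $n=3$.** We need a word that ignores everything but $3$-cycles. Let $t=H_1^4$ and $\Gamma_{c^s}=t^s$ for $s=0,1,2$. As $|\Omega|\le3$, the permutation $H_1$ has order $1,2$ or $3$. So $t=E$ unless $|\Omega|=3$ and $H_1$ is a $3$-cycle. In the latter case $E=1$ and $t=H_1=c^{\pm1}$, and $c^s\mapsto t^s$ is conjugation by an element of $S_3$. Since $\Gamma_g=\Gamma_c=t$, this is the required dichotomy. Base: $h_1=c$.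

**Step 2: $n=4$.** The commutator now detects that the hub generates all of $A_4$. Let $t_i=H_i^4$, which is a $3$-cycle or $E$, and $v=[t_1,t_2]=t_1t_2t_1^{-1}t_2^{-1}$. If $v\ne E$, then $t_1,t_2$ are noncommuting $3$-cycles, so $|\Omega|=4$ and $E=1$. The group $\langle t_1,t_2\rangle$ is $A_4$, the only nonabelian subgroup of $A_4$, and $v\in V_4\setminus1$.

Base: $h_1=c$ and $h_2$ a $3$-cycle that does not commute with $c$, for example $(1\,2\,4)$. Then $E=1$ and $t_i=h_i$; let $v_0=[h_1,h_2]$. Conjugation by a $3$-cycle permutes $V_4\setminus1$ cyclically, and $A_4=\langle c\rangle V_4$. So each $\sigma\in A_4$ has a unique form $c^a$ or $c^a\,c^bv_0c^{-b}$ with $a,b\in\{0,1,2\}$. Let $\Gamma_\sigma$ be $t_1^a$, respectively $t_1^a\,t_1^bvt_1^{-b}$. At the base assignment $\Gamma_\sigma=\sigma$.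

Since $g\in V_4\setminus1$, we have $\Gamma_g=t_1^bvt_1^{-b}$ for some $b$, so $\Gamma_g=E$ iff $v=E$. If $v\ne E$, choose $\rho\in S_4$ with $\rho c\rho^{-1}=t_1$. Then $\rho v_0\rho^{-1}\in V_4\setminus 1$, and replacing $\rho$ by some $t_1^j\rho$ we may assume in addition $\rho v_0\rho^{-1}=v$. Then $\Gamma_\sigma=\rho\sigma\rho^{-1}$ for all $\sigma$. If $h_1=h_2$, then $t_1=t_2$ and $v=E$.

**Step 3: $n\ge5$.** We look for words that vanish under every "wrong" homomorphism. Let $F$ be free on two generators, $\varphi_0\colon F\to A_n$ surjective, $K_0=\ker\varphi_0$.

First, if $\varphi\colon F\to S_n$ is a homomorphism with $\ker\varphi\ne K_0$, then $\varphi_0(\ker\varphi)=A_n$. Indeed $\varphi_0(\ker\varphi)$ is normal in $A_n$, so it is $1$ or $A_n$. If it is $1$, then $\ker\varphi\subsetneq K_0$, so $|\varphi(F)|$ is a proper multiple of $n!/2$. Hence $\varphi(F)=S_n$, and $\varphi(K_0)$ is a normal subgroup of $S_n$ of order $2$. A normal subgroup of order $2$ is central, which is impossible.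

Second, if $K_1,K_2\trianglelefteq F$ and $\varphi_0(K_1)=\varphi_0(K_2)=A_n$, then $[K_1,K_2]\subseteq K_1\cap K_2$, so $\varphi_0(K_1\cap K_2)\supseteq[A_n,A_n]=A_n$. There are finitely many homomorphisms $F\to S_n$. By induction, $\varphi_0$ maps the intersection $N$ of all the subgroups $\ker\varphi\ne K_0$ onto $A_n$. Choose $\Gamma_\sigma\in N$ with $\varphi_0(\Gamma_\sigma)=\sigma$, and write it as a word in $H_1,H_2,E$.

Third, a hub assignment gives $\varphi\colon F\to\operatorname{Sym}(\Omega)\hookrightarrow S_n$, sending the generators to $H_1,H_2$. If $\ker\varphi\ne K_0$, then all $\Gamma_\sigma=E$. If $\ker\varphi=K_0$, then $|\varphi(F)|=n!/2>(n-1)!$, so $|\Omega|=n$ and $E=1$. Moreover $\varphi(F)$ has index $2$, so it is $A_n$, and $\varphi=\theta\varphi_0$ with $\theta\in\operatorname{Aut}(A_n)$. So $\Gamma_\sigma$ has the value $\theta(\varphi_0(\Gamma_\sigma))=\theta(\sigma)$. For $n\ne6$, $\theta$ is induced by $S_n$. Base: let the $h_i$ be the images of the generators under $\varphi_0$; then $E=1$, $\varphi=\varphi_0$, $\theta=\mathrm{id}$. If $h_1=h_2$, then $\varphi(F)$ is cyclic, while $F/K_0\cong A_n$ is not, so $\ker\varphi\ne K_0$.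 $\square$

For $n=6$ the automorphism may be exotic, and we need one fact about that case.

**Lemma 6.** If $\theta\in\operatorname{Aut}(A_6)$ is not induced by $S_6$, then $\theta(\operatorname{Stab}(1))$ is $2$-transitive on the $6$ points (stabilizers taken in $A_6$).

**Proof.** First we show that $L=\theta(\operatorname{Stab}(1))$ is not a point stabilizer. Suppose it is. The point stabilizers form a conjugacy class of subgroups, so $\theta$ permutes them: $\theta(\operatorname{Stab}(i))=\operatorname{Stab}(\rho i)$ with $\rho\in S_6$. For $\alpha\in A_6$,
$$\operatorname{Stab}(\theta(\alpha)\rho i)=\theta(\alpha\operatorname{Stab}(i)\alpha^{-1})=\theta(\operatorname{Stab}(\alpha i))=\operatorname{Stab}(\rho\alpha i),$$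
so $\theta(\alpha)\rho=\rho\alpha$ for all $\alpha$, and $\theta$ is conjugation by $\rho$, a contradiction.

Now we find the orbits. $L\cong A_5$ has order $60$, the order of a point stabilizer; as $L$ is not one, it fixes no point. $A_5$ is simple of order $60>4!$, so it has no subgroup of index $2,3,4$ (the action on cosets would embed $A_5$ in $S_4$). So all orbit sizes lie in $\{5,6\}$. An orbit of size $5$ would leave a fixed point, so $L$ is transitive. A point stabilizer in $L$ has order $10$ and contains an element of order $5$, which is a $5$-cycle on the other five points. So $L$ is $2$-transitive. $\square$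

## 6. Walks of holes, and collapse to rank one

**Definition (walk, path).** A walk is a sequence $\sigma_1,\dots,\sigma_m\in A_n$ with $\sigma_{t+1}(1)\in\{\sigma_t(1),\sigma_t(2)\}$ for $t<m$. It is closed if $\sigma_1(1)=1$ and $1\in\{\sigma_m(1),\sigma_m(2)\}$. The hole of $\sigma$ is $\sigma(1)$. A path from $u$ to $v\ne u$ is a walk $\sigma^1,\dots,\sigma^l$ with $\sigma^1(1)=u$, $\sigma^{t+1}(1)=\sigma^t(2)$, $\sigma^l(2)=v$. The path from $u$ to $u$ is empty.

By Lemma 3, a sequence of permutations is a walk iff the arcs $\varepsilon^{\sigma_t}=(\sigma_t1\to\sigma_t2)$ form a good sequence. For $n=3$ the elements $1,c,c^2$ have $(\sigma1,\sigma2)=(1,2),(2,3),(3,1)$. So $1,c,c^2$ is a closed walk, $1,c$ is a path from $1$ to $3$, and $1,c^2$ is not a walk, since $3\notin\{1,2\}$.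

Paths exist for all $u\ne v$. For $n\ge4$ take $l=1$ and use $2$-transitivity. For $n=3$ the pairs $(\sigma1,\sigma2)$, $\sigma\in A_3$, are the pairs $(r,r+1)$ modulo $3$, and we go around the cycle. We fix one path for each pair.

**Definition (pair walk).** A pair walk on two letters $z,z'$ is a sequence of items $(\ell,\sigma)$, $\ell\in\{z,z'\}$, $\sigma\in A_n$, whose two subsequences (items with $\ell=z$, items with $\ell=z'$) are walks, possibly empty. It is closed if its nonempty subsequences are closed. For values $b,c$ of $z,z'$ and $\theta\in\operatorname{Aut}(A_n)$, its $\theta$-value is the product of the $b^{\theta(\sigma)}$, respectively $c^{\theta(\sigma)}$, in order.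

For instance, $(z,1),(z',c),(z,c)$ is a pair walk: the $z$-part is $1,c$ and the $z'$-part is the single element $c$. Note that the two parts may be interleaved arbitrarily. (In $\theta$-values $c$ denotes the value of $z'$, not the $3$-cycle.)

Every pair walk extends to a closed one. For each letter with a nonempty subsequence $\sigma_1,\dots,\sigma_m$, add the path from $1$ to $\sigma_1(1)$ on the far left and the path from $\sigma_m(1)$ to $1$ on the far right. Concatenations of closed pair walks are closed pair walks, as each closed walk starts with hole $1$. So there is a closed pair walk that contains all of the finitely many pair walks of length $\le3n$ as factors.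

**Lemma 7.** Let $b,c\ne1$ be idempotents of $T_n$ and $\theta\in\operatorname{Aut}(A_n)$; if $n\ne6$, let $\theta$ be conjugation by an element of $S_n$.

(a) Some product $b^{\theta(\sigma_1)}\cdots b^{\theta(\sigma_s)}$ with $1\le s\le n$, $\sigma_i\in A_n$, has rank $1$.

(b) Some pair walk of length $\le3n$ has $\theta$-value of rank $1$.

**Proof.** We build products by adding factors on the left and follow the image $Y$ of the product.

**Step 1: part (a).** Without a walk condition we can always merge. Fix $p\ne q$ with $b(p)=b(q)$, and start with $Y=[n]$. As long as $|Y|\ge2$, choose $\sigma$ with $\theta(\sigma)\{p,q\}\subseteq Y$, which is possible as $A_n$ is transitive on $2$-subsets and $\theta$ is onto. Then $b^{\theta(\sigma)}$ merges two points of $Y$. After at most $n-1$ factors, and at least one, $|Y|=1$.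

**Step 2: reduction of (b) to $\theta=\mathrm{id}$.** If $n=6$ and $\theta$ is not induced by $S_6$, use only items $(z,\sigma)$ with $\sigma\in\operatorname{Stab}(1)$. Any sequence of these is a walk, since all holes are $1$. By Lemma 6, $\theta(\operatorname{Stab}(1))$ is $2$-transitive, so the argument of Step 1 works. Otherwise $\theta$ is conjugation by some $\rho\in S_n$ and
$$b^{\theta(\sigma)}=\rho\,(\rho^{-1}b\rho)^{\sigma}\rho^{-1}.$$
In a $\theta$-value the inner factors $\rho^{-1}\rho$ cancel. So, replacing $b,c$ by $\rho^{-1}b\rho$, $\rho^{-1}c\rho$, we may assume $\theta=\mathrm{id}$.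

**Step 3: $n=3$.** Here an explicit pair walk of length at most two suffices. If $b$ or $c$ has rank $1$, one item is enough. Otherwise $b=(m\to i)$ and $c=(m'\to i')$, since an idempotent of rank $2$ in $T_3$ is an arc. Count points modulo $3$ and let $\zeta=(1\,2\,3)$. If $i=m-1$, use the walk $1,\zeta$ for $z$ (allowed, as $\zeta(1)=2$). It gives the arcs $(m\to m-1),(m+1\to m)$, which are not good as $m+1\notin\{m,m-1\}$, so the rank is $1$. If $i'=m'-1$, do the same with $z'$. If $i=m+1$ and $i'=m'+1$, take $(z,1),(z',\sigma')$ with $\sigma'\in A_3$, $\sigma'(m')=m-1$. The arcs are $(m\to m+1),(m-1\to m)$. They are not good, as $m-1\notin\{m,m+1\}$, so the rank is $1$.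

**Step 4: rules for $n\ge4$.** We record which items may be prepended. If the leftmost $z$-item has hole $u$, then a $z$-item $\sigma$ may be prepended iff $u\in\{\sigma(1),\sigma(2)\}$, and the new hole is $\sigma(1)$; similarly for $z'$. A $\sigma\in A_n$ with two prescribed images exists by $2$-transitivity. If three images are prescribed, but the images of two of the three points may be interchanged, $\sigma\in A_n$ exists too: take any permutation with the prescribed images and, if it is odd, interchange those two images.

**Step 5: $n\ge4$ and $b\ne\varepsilon$.** One letter suffices here. Start with the item $(z,1)$; then $|Y|\le n-1$. We show that, as long as $|Y|\ge2$, at most two prependings of $z$-items reduce $|Y|$. Let $u$ be the current hole.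

*Case A: $b(p)=b(d)$ for some $p\in\{1,2\}$, $d\notin\{1,2\}$.* Let $\bar p$ be the other element of $\{1,2\}$. If $u\in Y$, take $y\in Y\setminus u$ and $\sigma(p)=u$, $\sigma(d)=y$. If $u\notin Y$, take $y\ne y'$ in $Y$ and $\sigma(\bar p)=u$, $\{\sigma(p),\sigma(d)\}=\{y,y'\}$. In both cases the item is allowed and $b^\sigma$ merges two points of $Y$.

*Case B: not A, and $b(1)=b(2)$.* Then $\{1,2\}$ is a kernel class. If $u\in Y$, take $\sigma(1)=u$ and $\sigma(2)=y\in Y\setminus u$: two points merge. Let $u\notin Y$. If $b(p)=b(d)$ for some $p\ne d$ in $\{3,\dots,n\}$, take $\sigma(1)=u$, $\{\sigma(p),\sigma(d)\}=\{y,y'\}\subseteq Y$: two points merge. Otherwise $\{1,2\}$ is the only nontrivial kernel class. An idempotent maps each kernel class into itself, so $b$ is $(1\to2)$ or $(2\to1)$; as $b\ne\varepsilon$, $b=(2\to1)$. Take $\sigma(1)=u$, $\sigma(2)=y\in Y$. Then $b^\sigma=(y\to u)$ moves $y$ to $u$ and the hole stays $u$. Now $u\in Y$, so the next step reduces.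

*Case C: not A, and $b(1)\neq b(2)$.* Then $\{1\},\{2\}$ are kernel classes, the idempotent $b$ fixes $1$ and $2$, and $b(p)=b(d)$ for some $p\ne d$ in $\{3,\dots,n\}$. If $|Y\setminus u|\ge2$, take $\sigma(1)=u$, $\{\sigma(p),\sigma(d)\}\subseteq Y\setminus u$: two points merge. Otherwise $Y=\{u,y\}$ with $y\ne u$. Take $v\notin\{u,y\}$ and $\sigma(1)=v$, $\sigma(2)=u$, which is allowed. Then $b^\sigma$ fixes $v$ and $u$ and has $\{v\},\{u\}$ as kernel classes, so it maps $y$ outside $\{u,v\}$. The new hole $v$ is not in the new $Y$, which still has two points, so the next step reduces.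

So if $b\ne\varepsilon$, a walk of length $\le1+2(n-2)\le2n$ on $z$ gives rank $1$. If $c\ne\varepsilon$, do the same with $z'$.

**Step 6: $n\ge4$ and $b=c=\varepsilon$.** A single letter never collapses here, since walks give good sequences; two letters must interfere. Start with $(z,1),(z',1)$: then $Y=[n]\setminus1$ and both holes are $1$. Suppose both holes are $p\notin Y$ and $a\ne a'$ are in $Y$. Prepend successively:

* a $z$-item with $\sigma(1)=a,\ \sigma(2)=p$, i.e. the map $(a\to p)$; the image becomes $(Y\setminus a)\cup p$;
* a $z'$-item with $\sigma(1)=p,\ \sigma(2)=a'$, i.e. $(p\to a')$; the image becomes $Y\setminus a$;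
* a $z'$-item with $\sigma(1)=a,\ \sigma(2)=p$, i.e. $(a\to p)$; the image remains $Y\setminus a$.

All are allowed: before them the relevant hole is $p$ each time, and $p\in\{\sigma(1),\sigma(2)\}$. Now both holes are $a\notin Y\setminus a$, and we repeat. After $n-2$ rounds the rank is $1$, with length $\le2+3(n-2)\le3n$. $\square$

## 7. The words $w_q$ and the glued operation

Let $k\ge3$, with indices in $\mathbb Z_k$. The variables are $x_i,z_i$ ($i\in\mathbb Z_k$) and the hub variables. There are $2k+1$ of them if $n=3$, and $2k+2$ if $n\ge4$. For $\ell\in\{x_i,z_i\}$ put
$$\hat\ell=(E\ell E)^M,\qquad \ell^{[\sigma]}=\Gamma_\sigma\,\hat\ell\,\Gamma_\sigma^{M-1}.$$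
In $ET_nE\cong T(\Omega)$, with identity $E$, the element $\hat\ell$ is idempotent and $\ell^{[\sigma]}$ is its conjugate by the permutation $\Gamma_\sigma$. (This $\hat x_i$ replaces the provisional one of Section 4.) The building blocks are as follows.

* $B_{ii'}$, for $i<i'$ in a fixed linear ordering of $\mathbb Z_k$: the product of the $\ell^{[\sigma]}$ along the items $(\ell,\sigma)$ of a closed pair walk on $z_i,z_{i'}$ that contains every pair walk on $z_i,z_{i'}$ of length $\le3n$ as a factor. It collapses when two $z$'s are active.
* $X_j$: let $\sigma_1,\dots,\sigma_m$ be a sequence in $A_n$ that contains every sequence of length $\le n$ over $A_n$ as a factor, and $u_s=\sigma_s(1)$. Let $c_j(u,v)$ be the product of the $z_j^{[\sigma]}$ along the path from $u$ to $v$, followed by the product of the $z_{j+1}^{[\sigma]}$ along the same path. Put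
$$X_j=c_j(1,u_1)\,x_j^{[\sigma_1]}\,c_j(u_1,u_2)\,x_j^{[\sigma_2]}\cdots x_j^{[\sigma_m]}\,c_j(u_m,1).$$
It collapses when $x_j$ is active without a guide.
* $C_i=z_i^{[1]}z_i^{[c]}z_i^{[c^2]}$, where $c=(1\,2\,3)$. It brings the last arc to a known place.
* $P=\prod_{i<i'}B_{ii'}\cdot\prod_jX_j\cdot\prod_iC_i$, with the factors in each product in some fixed order.
* $R$: a word in $\hat x_1,\dots,\hat x_k$ that contains all words of length $\le n^n$ in them as factors, the same for all $q$.
* $U_q=\hat x_q\hat x_{q-1}\cdots\hat x_{q+1}$, as in Section 4: $\hat x_i$ precedes $\hat x_{i-1}$ for all $i\ne q+1$, while $\hat x_q$ precedes $\hat x_{q+1}$.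
* The last part and the whole word:
$$D_q=R\,U_q\,\Gamma_g\,R\,(RU_qR)^{M-1}\,\Gamma_g^{M-1},\qquad w_q=P\,D_q.$$

The shape of $D_q$ has two reasons. If $\Gamma_g=E$, then $D_q$ becomes the power $(RU_qR)^M$, which will not depend on $q$. If $\Gamma_g=g$ and the active $x$'s are arcs with hole $1$, then the part after $\Gamma_g$ has arcs with hole $g(1)=2$. So the last arc of $RU_q$ must contain $2$ if the rank is not to drop, and this makes the order of the letters in $U_q$ visible.

**Definition (support, exceptional sets).** For an assignment $a$ with rigid hub values (so $E=1$ and $\hat\ell=\ell^M$) let $\operatorname{supp}(a)=\{\ell\in\{x_i,z_i: i\in\mathbb Z_k\}:\hat\ell\ne1\}$. So $\ell\in\operatorname{supp}(a)$ iff $a_\ell$ is not a permutation. Let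
$$\mathrm{Exc}_q=\{a:\ \text{hub rigid and }\operatorname{supp}(a)=\{x_q,x_{q+1},z_{q+1}\}\}.$$
These sets are pairwise disjoint, since the $z$-letter determines $q$.

**Lemma 8.** If $a\notin\mathrm{Exc}_q\cup\mathrm{Exc}_{q'}$, then $w_q(a)=w_{q'}(a)$.

**Proof.** $P$ does not depend on $q$, so only $D_q$ matters.

**Step 1: nonrigid hub.** We show that $D_q(a)$ is determined by $R$. Here $\Gamma_g=E$, which acts as an identity on the other factors, so $D_q=(RU_qR)^M$. Let $r$ be the least rank in $\langle\hat x_1,\dots,\hat x_k\rangle$. By Lemma 4 (applied to the letters $\hat x_i$), $R$ has rank $r$, and all powers of $RU_qR$ have rank $r$ too. So $D_q$ is an idempotent whose image is contained in $\operatorname{im}R$ and whose kernel contains $\ker R$. By equality of ranks, its image is $\operatorname{im}R$ and its kernel is $\ker R$. An idempotent is determined by its image and kernel, since it sends each point to the unique point of the image in its kernel class. Hence $D_q$ does not depend on $q$.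

**Step 2: rigid hub.** We go through the possible supports. Now $E=1$ and $\Gamma_\sigma=\theta(\sigma)$ as in Lemma 5, so Lemma 7 applies to $\theta$. Let $S=\operatorname{supp}(a)$.

(i) *At most one $x_j$ lies in $S$.* If none does, $D_q=\Gamma_g\Gamma_g^{-1}=1$. If only $x_j$ does, then $R$, $U_q$ and $RU_qR$ all have the value $\hat x_j$, so $D_q=\hat x_j\,\Gamma_g\hat x_j\Gamma_g^{-1}$. Both are independent of $q$.

(ii) *$x_j\in S$ and $z_j,z_{j+1}\notin S$ for some $j$.* Then the factors $c_j(u,v)$ are $1$ and $X_j$ has the value $\prod_s\hat x_j^{\theta(\sigma_s)}$. By Lemma 7(a), it has a factor of rank $1$, so $P(a)$ is constant. Constants are left zeros, so $w_q(a)=P(a)$ for all $q$.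

(iii) *$z_i,z_{i'}\in S$ with $i\ne i'$.* Then $B_{ii'}$ (or $B_{i'i}$) has rank $1$ by Lemma 7(b), and again $w_q(a)=P(a)$ for all $q$.

(iv) *The remaining case.* At least two $x$'s are in $S$, at most one $z$ is in $S$, and each $x_j\in S$ has $z_j$ or $z_{j+1}$ in $S$. So exactly one $z_i$ is in $S$, and $x_j\in S$ implies $j\in\{i-1,i\}$. Hence $S=\{z_i,x_{i-1},x_i\}$, i.e. $a\in\mathrm{Exc}_{i-1}$. By assumption $q,q'\ne i-1$, so in $U_q$ and $U_{q'}$ the letter $\hat x_i$ precedes $\hat x_{i-1}$. Both evaluate to $\hat x_i\hat x_{i-1}$, and $D_q(a)=D_{q'}(a)$. $\square$

**Definition (the operation $f$).** $f(a)=w_q(a)$ for any $q$ with $a\notin\mathrm{Exc}_q$.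

Such $q$ exist, since $a$ lies in at most one of the $k\ge3$ exceptional sets. The value is well defined by Lemma 8.

**Lemma 9.** Every identification minor of $f$ is a term operation.

**Proof.** For variables $v\ne v'$ it suffices to find $q$ such that no $a$ with $a_v=a_{v'}$ is in $\mathrm{Exc}_q$. Then $f_{v,v'}$ is induced by $w_q$ with $v'$ replaced by $v$. If $a_v=a_{v'}$, the hub is rigid and $v,v'$ are both $x$- or $z$-letters, then $v\in\operatorname{supp}(a)$ iff $v'\in\operatorname{supp}(a)$. So in the first three cases we look for $q$ such that exactly one of $v,v'$ belongs to $\{x_q,x_{q+1},z_{q+1}\}$.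

* $x_m,x_{m'}$: choose $q\in\{m-1,m\}$ with $m'\notin\{q,q+1\}$. If $m'=m-1$, take $q=m$, using $m-1\ne m+1$ (here $k\ge3$ enters); otherwise take $q=m-1$. $\mathrm{Exc}_q$ requires $x_m\in\operatorname{supp}(a)$ and $x_{m'}\notin\operatorname{supp}(a)$.
* $z_i,z_{i'}$: $q=i-1$. $\mathrm{Exc}_q$ requires $z_i\in\operatorname{supp}(a)$ and $z_{i'}\notin\operatorname{supp}(a)$.
* $z_i,x_m$: choose $q\in\{m-1,m\}$ with $q+1\ne i$. $\mathrm{Exc}_q$ requires $x_m\in\operatorname{supp}(a)$ and $z_i\notin\operatorname{supp}(a)$.
* A hub variable and $x_m$ (respectively $z_i$): $q=m$ (respectively $q=i-1$). In $\mathrm{Exc}_q$ we have $E=1$, so the hub values are permutations, but $a_{x_m}$ (respectively $a_{z_i}$) is not.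
* $h_1,h_2$ (for $n\ge4$): by Lemma 5 the hub is nonrigid, so no such $a$ is in any $\mathrm{Exc}_q$, and any $q$ works. $\square$

## 8. A descending cycle of positions: no word induces $f$

Let the hub have base values, which lie in $A_n$; so $E=1$ and $\Gamma_\sigma=\sigma$. For $i\in\mathbb Z_k$ and $2\le\beta\le n$ consider two kinds of test assignments:

* $a^{(i)}$: $z_i=\varepsilon$, all other $x$'s and $z$'s equal to $1$;
* $a^{(i,\beta)}$: $z_i=\varepsilon$, $x_{i-1}=\varepsilon$, $x_i=\varepsilon_\beta$, all other $x$'s and $z$'s equal to $1$.

**Lemma 10.** (V1) $f(a^{(i)})$ has rank $n-1$ and nontrivial kernel class $\{1,3\}$. (V2) $f(a^{(i,\beta)})$ has rank $n-1$, and its nontrivial kernel class contains $2$.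

**Step 1.** We show that $P$ does not collapse. At these assignments $w_q(a)$ is a product of arcs: $z_i^{[\sigma]}$ and $x_{i-1}^{[\sigma]}$ give $(\sigma1\to\sigma2)$ and $x_i^{[\sigma]}$ gives $(\sigma1\to\sigma\beta)$. Letters with value $1$ give $1$. Consider the subsequence of those items $\ell^{[\sigma]}$ of $P$ with $\ell\in A_i:=\{z_i,x_{i-1},x_i\}$ (for V2), or with $\ell=z_i$ (for V1). We claim that in each factor $B_{\cdot\cdot},X_j,C_j$ of $P$ where this subsequence is nonempty:

* its first hole is $1$;
* after an $x$-item the next hole is the same;
* after a $z_i$-item at $\sigma$ the next hole is in $\{\sigma1,\sigma2\}$;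
* its last item is an $x$-item with hole $1$ or a $z_i$-item with $1\in\{\sigma1,\sigma2\}$.

For $B_{ii'}$ and $B_{i'i}$ this is closedness of the $z_i$-part; the other $B$'s contain no letter of $A_i$.

In $X_i$ the letters concerned are $z_i$ and $x_i$, and in $X_{i-1}$ they are $z_i$ and $x_{i-1}$. In both cases $z_i$ runs through the paths from $1$ to $u_1$, from $u_1$ to $u_2$, …, from $u_m$ to $1$, with the $x$-items of holes $u_1,\dots,u_m$ in between. A nonempty path from $u$ to $v$ starts with hole $u$, its holes continue by $\sigma^{t+1}(1)=\sigma^t(2)$, and its last element $\sigma$ has $\sigma(2)=v$. An empty path has $u=v$. This gives the four properties. With the letter $z_i$ only, the concatenated paths form a closed walk, or nothing. The other $X_j$ contain no letter of $A_i$.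

$C_i$ gives $(1\to2),(2\to3),(3\to1)$, and the last arc has $1\in\{3,1\}$. The other $C_j$ contain no letter of $A_i$.

By these properties each arc is followed by an allowed hole, inside each factor and from one factor to the next, where the next hole is $1$. So the arc sequence of $P$ is good, and its last arc is the arc $(3\to1)$ from $C_i$.

**Step 2: (V1).** We add $D_q$. The assignment $a^{(i)}$ lies in no $\mathrm{Exc}_q$, and $D_q=1$ there. So by Lemma 3 the value has rank $n-1$ and kernel class $\{3,1\}$.

**Step 3: (V2).** We check that $D_q$ continues the good sequence. Since $\operatorname{supp}(a^{(i,\beta)})=\{z_i,x_{i-1},x_i\}$, we have $f=w_q$ there for any $q\ne i-1$. The part $RU_q$ of $D_q$ gives arcs with hole $1$, allowed after $(3\to1)$ and after each other. It ends with $\hat x_i,\hat x_{i-1}$ in this order, so its last arc is $\varepsilon=(1\to2)$. The rest, $\Gamma_gR(RU_qR)^{M-1}\Gamma_g^{-1}$, gives arcs conjugated by $g$, with hole $g(1)=2$, allowed after $(1\to2)$ and after each other. So the whole sequence is good and its last arc has hole $2$. $\square$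

The excluded word really behaves differently. For $\beta\ge3$, in $w_{i-1}(a^{(i,\beta)})$ the part $RU_{i-1}$ ends with $\varepsilon_\beta=(1\to\beta)$, and the next hole is $2\notin\{1,\beta\}$. So the rank is below $n-1$ there.

**Proposition 11.** No word $w$ induces $f$.

**Step 1.** We turn a hypothetical word into a sequence of arcs. Suppose $w$ induces $f$. With base hub values, for each occurrence $o$ of a letter $x_j$ or $z_j$ in $w$ let $\pi_o\in S_n$ be the product of the hub values at the hub letters to the left of $o$. Let $\pi_{\rm end}$ be the product of all hub values in $w$. Moving the hub values to the right, we get for $a=a^{(i)},a^{(i,\beta)}$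
$$w(a)=\Bigl(\prod_o a_{\ell(o)}^{\pi_o}\Bigr)\pi_{\rm end},$$
the product over the occurrences $o$ of letters $\ell(o)\in\operatorname{supp}(a)$, in order (the other $x$'s and $z$'s are $1$). The $\pi_o$ do not depend on the values of the $x$'s and $z$'s. Call $\pi_o(1)$ the hole of $o$ and put $h'=\pi_{\rm end}(2)$. All values involved are arcs with hole $1$, so the occurrence $o$ gives an arc with hole $\pi_o(1)$. As $w(a^{(i)})$ and $w(a^{(i,\beta)})$ have rank $n-1$, their arc sequences are nonempty and good. The kernel classes of $w(a)$ are the preimages under $\pi_{\rm end}$ of those of the product of arcs. So if $(m\to t)$ is the last arc, then $2$ is in the nontrivial kernel class of $w(a)$ iff $h'\in\{m,t\}$.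

**Step 2.** We locate an occurrence of $x_{i-1}$ that must come late. Fix $i$. By (V1), $z_i$ occurs in $w$, and its last occurrence $o$ gives an arc $(u\to v)$ with $h'\notin\{u,v\}$, because $2\notin\{1,3\}$. Let $o_1,\dots,o_m$ be the occurrences of $x_{i-1},x_i$ after $o$. At $a^{(i,\beta)}$ the arc sequence ends with the arc $(u\to v)$ of $o$ and those of $o_1,\dots,o_m$. By (V2), $m\ge1$: otherwise the last arc would be $(u\to v)$ and $h'\in\{u,v\}$. By goodness the hole of $o_1$ is in $\{u,v\}$, so it is $\ne h'$. Let $t$ be maximal such that the hole of $o_t$ is $\ne h'$. It does not depend on $\beta$, as the holes do not.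

Suppose $o_t$ is an occurrence of $x_i$. Its arc is $(\pi_{o_t}(1)\to\pi_{o_t}(\beta))$. If $t<m$, the next hole is $h'$, so goodness gives $h'\in\{\pi_{o_t}(1),\pi_{o_t}(\beta)\}$. If $t=m$, the kernel condition in (V2) gives the same. As $\pi_{o_t}(1)\ne h'$, we get $\pi_{o_t}(\beta)=h'$ for all $\beta\in\{2,\dots,n\}$. Since $n\ge3$, there are at least two such $\beta$, which is impossible for a permutation. So $o_t$ is an occurrence of $x_{i-1}$.

**Step 3.** We go around the cycle. For each $j$ let $\tau_j$ be the position of the last occurrence of $x_j$ in $w$ with hole $\ne h'$ ($-\infty$ if there is none). By Step 2, $\tau_{i-1}\ge\mathrm{pos}(o_t)$. Every occurrence of $x_i$ with hole $\ne h'$ is before $o$ or among $o_1,\dots,o_{t-1}$. So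
$$\tau_i<\mathrm{pos}(o_t)\le\tau_{i-1}.$$
This holds for all $i\in\mathbb Z_k$, as $h'$ does not depend on $i$. Hence $\tau_0>\tau_1>\dots>\tau_{k-1}>\tau_0$, a contradiction. $\square$

**Conclusion of Theorem B.** The operation $f$ has arity $2k+1$ for $n=3$ and $2k+2$ for $n\ge4$. All its identification minors are term operations by Lemma 9, and it is not a term operation by Proposition 11. As $k\ge3$ is arbitrary, the minor condition fails at every $d$. By Proposition 1(i), $\langle T_n,\circ\rangle$ is not finitely related for $n\ge3$. With Theorem A, $\langle T_n,\circ\rangle$ is finitely related if and only if $n\le2$. $\blacksquare$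

## 9. The identity as a constant, and the semigroup $A_n\cup(T_n\setminus S_n)$

We now prove Theorem C. Terms in the signature with $\mathrm{id}$ induce the same operations as possibly empty words. Proposition 1 holds in this signature with the same proof.

**Step 1: $n\ge3$.** We restrict $f$. The set $S=A_n\cup(T_n\setminus S_n)$ is a subsemigroup of $T_n$ that contains $\mathrm{id}$. The $w_q$ are words, so $f$ restricts to an operation on $S$, and by Lemma 9 all identification minors of $f|_S$ are term operations of $\langle S,\circ\rangle$. The test assignments of Section 8 lie in $S$: the base hub values are in $A_n$ and $\varepsilon_\beta\in T_n\setminus S_n$. The proof of Proposition 11 uses only these assignments, so no nonempty word induces $f|_S$. The empty word induces neither $f|_S$ nor $f$, since both take values of rank $n-1$. By Proposition 1(i), neither $\langle S,\circ\rangle$ nor $\langle S,\circ,\mathrm{id}\rangle$ is finitely related. The same argument with $f$ itself gives this for $T_n$.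

**Step 2: $n=1$.** Every operation is a term operation, so $\langle T_1,\circ,\mathrm{id}\rangle$ is finitely related with $\mathcal R=\emptyset$.

**Step 3: $n=2$.** We rerun Section 3 with the empty word allowed, i.e. with $C=\emptyset$ permitted. The empty word has $C=\emptyset$ and value $1$ everywhere, so the formula of Step 1 there holds for it, and the recipe of Step 2 there reads off $C=\emptyset$. All data now occur, the case $C=\emptyset$ by the empty word. Steps 4 and 6 there apply word for word with possibly empty words, and Step 5 is omitted. So the minor condition holds at $d=4$, and $\langle T_2,\circ,\mathrm{id}\rangle$ is finitely related by Proposition 1(ii). Hence $\langle T_n,\circ,\mathrm{id}\rangle$ is finitely related if and only if $n\le2$. $\blacksquare$
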